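# $SO(3)$ is not a Borsuk–Ulam group

## 1. Isovariant maps and the inequality for solvable groups

All maps are continuous, $G$ is a compact Lie group, and representations are finite-dimensional and real. For a representation $V$ we write $S(V)$ for its unit sphere and $V^G$ for its fixed space. The isotropy group of $x$ is $G_x$. An equivariant map $\varphi:X\to Y$ always satisfies $G_x\subset G_{\varphi(x)}$.

**Definition.** A $G$-map $\varphi:X\to Y$ is *$G$-isovariant* if $G_x=G_{\varphi(x)}$ for all $x\in X$; equivalently, $\varphi$ is injective on every orbit.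

**Examples.** Let the circle act on $\rho_k=\mathbb C$ by $e^{i\alpha}\cdot z=e^{ik\alpha}z$. The map $z\mapsto z^2$ from $\rho_1$ to $\rho_2$ is equivariant but not isovariant: at $z\ne0$ the isotropy group grows from $1$ to $\{\pm1\}$. The map $z\mapsto(z^2,z^3)$ to $\rho_2\oplus\rho_3$ is isovariant, since $e^{2i\alpha}=e^{3i\alpha}=1$ forces $e^{i\alpha}=1$. For $SO(3)$ acting by conjugation on traceless symmetric $3\times3$ matrices, $M\mapsto M^2-\frac13\mathrm{tr}(M^2)I$ is equivariant but not isovariant: $\mathrm{diag}(1,0,-1)$ has finite isotropy group (the diagonal rotations), and its image $\mathrm{diag}(\frac13,-\frac23,\frac13)$ has isotropy group $O(2)$.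

**Definition.** $G$ is a *Borsuk–Ulam group* (BUG) if for all $V,W$ the existence of a $G$-isovariant map $V\to W$ implies
$$\dim V-\dim V^G\le\dim W-\dim W^G. \tag{1}$$

Equivariance alone gives no such bound, since $V\to 0$ is always equivariant. We shall use four facts freely.

* If $\varphi$ is $G$-isovariant and $H\subset G$ is closed, then $\varphi$ is $H$-isovariant, because $H_x=H\cap G_x$.
* Direct sums of isovariant maps are isovariant, because $G_{(x,y)}=G_x\cap G_y$.
* Injective linear $G$-maps are isovariant. Projecting away a trivial summand does not change isotropy groups. So if $\varphi:V\to W$ is isovariant, then so is the composite $V\ominus V^G\subset V\to W\to W\ominus W^G$; we call this *normalizing*. Both sides of (1) are unchanged.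
* If $f:S(V)\to W$ is isovariant, so is its cone $\rho v\mapsto\rho f(v)$, $\rho\ge0$; at $0$ both isotropy groups are $G$.

**Lemma 1.1.** A group $C_p$ of prime order is a BUG.

*Proof.* Normalize, so that $V^{C_p}=W^{C_p}=0$. Then $C_p$ acts freely on $S(V)=S^n$ and on $S(W)=S^k$. An isovariant map sends nonzero vectors to nonzero vectors, so after dividing by the norm it gives a $C_p$-map $S^n\to S^k$. Suppose $n>k$. Since $S^n$ is nonempty, so is $S^k$. The space $EC_p$ can be built from $S^n$ by attaching free cells of dimension $\ge n+1$, so $H^j(BC_p;\mathbb F_p)\to H^j(S^n/C_p;\mathbb F_p)$ is injective for $j\le n$. Take $j=k+1\le n$. The classifying map of $S^n/C_p$ factors up to homotopy through $S^k/C_p$, and $H^{k+1}(S^k/C_p;\mathbb F_p)=0$; but $H^{k+1}(BC_p;\mathbb F_p)=\mathbb F_p\ne0$. This is a contradiction, so $n\le k$. $\square$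

**Lemma 1.2.** If $N$ is a closed normal subgroup of $G$, and $N$ and $G/N$ are BUGs, then $G$ is a BUG.

*Proof.* Let $\varphi:V\to W$ be $G$-isovariant. It is $N$-isovariant, so $\dim V-\dim V^N\le\dim W-\dim W^N$. It maps $V^N$ to $W^N$, and this restriction is $G/N$-isovariant because $(G/N)_x=G_x/N$. So $\dim V^N-\dim V^G\le\dim W^N-\dim W^G$. Add the two inequalities. $\square$

**Proposition 1.3 (isovariant Borsuk–Ulam theorem, from Wasserman's work).** Every compact solvable Lie group is a BUG.

*Proof.* A finite solvable group has a composition series with factors of prime order, so Lemmas 1.1 and 1.2 apply. Let $T$ be a torus and $V\to W$ a $T$-isovariant map. Only finitely many nontrivial characters of $T$ occur in $V\oplus W$. For large $n$ each of them is nontrivial on the finite group $C=\{t:t^n=1\}$, so $V^C=V^T$, $W^C=W^T$, and (1) for $C$ is (1) for $T$. A general compact solvable $G$ has a torus as identity component, with finite solvable quotient; apply Lemma 1.2. $\square$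

One non-solvable group can be handled by averaging.

**Lemma 1.4.** If there is an $A_5$-isovariant map $V\to W$, then $\dim V-\dim V^{A_5}\le\dim W-\dim W^{A_5}$.

*Proof.* Every nontrivial element of $A_5$ has prime order ($2$, $3$ or $5$), hence lies in exactly one subgroup $C$ of prime order $p_C$. Therefore
$$60\,(\dim V-\dim V^{A_5})=\sum_{g}(\dim V-\chi_V(g))=\sum_C\ \sum_{g\in C}(\dim V-\chi_V(g))=\sum_Cp_C\,(\dim V-\dim V^C),$$
and by Lemma 1.1 each term is at most the corresponding term for $W$. $\square$

Wasserman conjectured that all compact Lie groups are BUGs. What changes for the smallest connected non-solvable case, $SO(3)$, which has no proper nontrivial closed normal subgroup to feed into Lemma 1.2?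

## 2. Restriction to subgroups of $SO(3)$, and the constant $\frac{12}{13}$

From now on $G=SO(3)$. For $i\ge1$ let $V_i$ be its irreducible real representation of dimension $2i+1$. Its character at a rotation by $\theta$ is $\chi_i(\theta)=1+2\sum_{k=1}^i\cos k\theta$. Every representation is a sum of copies of the $V_i$ and of the trivial representation $1$. Let $T=SO(2)\subset O(2)=N_G(T)\subset G$. The real representations of $O(2)$ that we need are $\varepsilon=\det$ and $\rho_k=\mathbb C$ ($k\ge1$), where $e^{i\alpha}$ multiplies by $e^{ik\alpha}$ and a fixed reflection $\tau$ acts as complex conjugation. Then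
$$V_i|_{O(2)}=\varepsilon^{\,i}\oplus\rho_1\oplus\dots\oplus\rho_i, \tag{2}$$
where $\varepsilon^i$ is the tensor power: $\tau$ is a rotation by $\pi$ in $G$, $\chi_i(\pi)=(-1)^i$, and $\tau$ has trace $0$ on each $\rho_k$.

Up to conjugacy the proper closed subgroups of $G$ are $C_n$ $(n\ge1)$, $D_n$ $(n\ge2)$, $T$, $O(2)$, $A_4$, $S_4$, $A_5$. The maximal ones form
$$\mathcal H=\{O(2),S_4,A_5\},$$
and every proper closed subgroup is subconjugate to one of these. As rotation groups, $S_4$ has $1,9,8,6$ elements of angle $0,\pi,\frac{2\pi}3,\frac\pi2$. The group $A_5$ has $1,15,20,12,12$ elements of angle $0,\pi,\frac{2\pi}3,\frac{2\pi}5,\frac{4\pi}5$. The values needed are $\chi_i(\pi)=(-1)^i$; $\chi_i(\frac{2\pi}3)=1,0,-1$ for $i\equiv0,1,2$ mod $3$; $\chi_i(\frac\pi2)=1,1,-1,-1$ for $i\equiv0,1,2,3$ mod $4$; and $s_i:=\chi_i(\frac{2\pi}5)+\chi_i(\frac{4\pi}5)=2,1,0,-1,-2$ for $i\equiv0,\dots,4$ mod $5$. Put $a_i=\dim V_i^{S_4}$ and $b_i=\dim V_i^{A_5}$. Averaging characters,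
$$24a_i=2i+1+9\chi_i(\pi)+8\chi_i(\tfrac{2\pi}3)+6\chi_i(\tfrac\pi2),\qquad 60b_i=2i+1+15\chi_i(\pi)+20\chi_i(\tfrac{2\pi}3)+12s_i. \tag{3}$$

**Averaging as for $A_5$.** The sensible first attempt is to write $\dim V-\dim V^G$ as a nonnegative combination of the numbers $\dim V-\dim V^C$ with $C$ cyclic or $C=T$. It cannot be done. Let $n_k$ be the multiplicity of the weight $k\ge0$ of $T$ in $V$. These are linearly independent functionals of $V$, and $\dim V=n_0+2\sum_{k\ge1}n_k$. As $V_i$ has weights $-i,\dots,i$, we have $\dim V^G=n_0-n_1$. So $\dim V-\dim V^G$ has coefficient $3$ at $n_1$ and $2$ at $n_k$, $k\ge2$. A combination with coefficients $c_T,c_n\ge0$ ($n\ge 2$) has coefficient $2(c_T+\sum_{n\nmid k}c_n)$ at $n_k$ for $k\ge1$. Comparing $k=1$ with $k\ge2$ gives $\sum_{n\mid k,\,n\ge2}c_n=\frac12$ for all $k\ge2$, hence $c_p=\frac12$ for every prime $p$. Then $\sum c_n$ diverges, while the coefficient at $n_1$ is finite.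

**Using the maximal subgroups.** What restriction does give is the following.

**Proposition 2.1.** For every $SO(3)$-isovariant map $V\to W$ we have $\dim W/W^G\ge\frac{12}{13}\dim V/V^G$.

*Proof.* Normalize, so $V^G=W^G=0$. For $H=O(2),S_4$ (solvable) Proposition 1.3, and for $H=A_5$ Lemma 1.4, give
$$\dim V-\dim V^H\le\dim W-\dim W^H\le\dim W.$$
Add these with weights $\frac5{13},\frac4{13},\frac4{13}$ for $O(2),S_4,A_5$. It suffices that $5\dim V^{O(2)}+4\dim V^{S_4}+4\dim V^{A_5}\le\dim V$. This is additive in $V$, and $V_i^{O(2)}$ has dimension $1$ for even $i$ and $0$ for odd $i$ by (2). So it suffices that for all $i\ge1$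
$$5[i\text{ even}]+4a_i+4b_i\le2i+1. \tag{4}$$
By (3) and the values above, $a_i\le\frac{2i+24}{24}=\frac i{12}+1$ and $b_i\le\frac{2i+60}{60}=\frac i{30}+1$. So the left side is at most $13+\frac{7i}{15}$ for even $i$, which is $\le2i+1$ when $i\ge8$. It is at most $8+\frac{7i}{15}$ for odd $i$, which is $\le2i+1$ when $i\ge5$. For $i=1,2,3,4,6$ formula (3) gives $(a_i,b_i)=(0,0),(0,0),(0,0),(1,0),(1,1)$, and (4) reads $0\le3$, $5\le5$, $0\le7$, $9\le9$, $13\le13$. $\square$

No other weights improve this count. $V_6$ has a fixed line for each of the three groups, so any weighted sum loses one dimension in $13$ on $V_6$. The loss is structural: restriction to $H$ sees $V$ only modulo $V^H$. This suggests reversing the question. Suppose $H$-isovariant maps $V\to W$ exist for each $H\in\mathcal H$ *separately*. Can they be combined into a $G$-isovariant map, at a cost that disappears in the limit of many copies? Write $rV=V^{\oplus r}$.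

**Theorem 1.** For some integer $m$ and $G$-representations $V_0,W_0,Z$ without nonzero fixed vectors, $\dim V_0=185$, $\dim W_0=184$, $\dim Z=27$, there is for every $r\ge1$ a $G$-isovariant map $rV_0\to(r+m-1)W_0\oplus mZ$. For $r>184(m-1)+27m$ this violates the Borsuk–Ulam inequality. Hence $SO(3)$ is not a BUG.

So the conjecture is false.

**Theorem 2.**
(a) No compact Lie group having $SO(3)$ as a quotient is a BUG; in particular no compact connected Lie group whose Lie algebra has an ideal $\cong\mathfrak{su}(2)$ is one (e.g. $SU(2),U(2),SO(4)$); nor is $O(3)$.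
(b) For such groups $(\dim V-\dim V^G)-(\dim W-\dim W^G)$ is unbounded above over isovariant maps $V\to W$ (here $G$ denotes the group in question).
(c) Let $c$ be the largest constant with $\dim W/W^G\ge c\,\dim V/V^G$ for all $SO(3)$-isovariant maps $V\to W$. Then $\frac{12}{13}\le c\le\frac{184}{185}$.
(d) $c=\inf\dim W/\dim V$ over pairs $V\ne0$, $W$ with $V^G=W^G=0$ for which an $H$-isovariant map $V\to W$ exists for each $H\in\mathcal H$ separately.

Nothing is claimed about finite groups.

## 3. Gluing $H$-isovariant maps over a join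

Put $E=\coprod_{H\in\mathcal H}G/H$. A point of the $m$-fold join $E^{*m}$ is written $(t_1e_1,\dots,t_me_m)$ with $t\in\Delta^{m-1}$, $e_i\in E$, where $e_i$ is forgotten if $t_i=0$; $G$ acts on the $e_i$. As a small model, for $C_2$ acting on the two-point set $C_2$ the $m$-fold join is $S^{m-1}$ with the antipodal action.

Let $\varphi_H:V\to W$ be $H$-isovariant for each $H\in\mathcal H$. For $e=gH\in E$ put $\varphi_e(x)=g\varphi_H(g^{-1}x)$. This does not depend on the choice of $g$ (as $\varphi_H$ is $H$-equivariant), is continuous in $(e,x)$, satisfies $\varphi_{ge}(gx)=g\varphi_e(x)$, and $\varphi_e$ is $G_e$-isovariant. To remember $e$ itself we use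
$$Z=V_2\oplus V_4\oplus V_6,\qquad \dim Z=5+9+13=27 .$$
By (2) and (3), $V_2^{O(2)},V_4^{S_4},V_6^{A_5}$ are nonzero. Nonzero vectors there have isotropy groups exactly $O(2),S_4,A_5$, by maximality and because $V_i^G=0$. They define a $G$-map $z:E\to Z$ with $G_{z(e)}=G_e$.

**The naive gluing.** Given a $G$-map $h:S(V)\to E^{*m}$, $h(x)=(t_ie_i)$, send $x$ to $((t_i\varphi_{e_i}(x))_i,(t_iz(e_i))_i)\in mW\oplus mZ$. If $g$ fixes the image, then for some $i$ with $t_i>0$ it fixes $z(e_i)$, so $g\in G_{e_i}$, and it fixes $\varphi_{e_i}(x)$, so $gx=x$. The map is isovariant, but the target has dimension $m(\dim W+27)$, far above $\dim V$. Replacing $V$ by $rV$ in the same way gives $rmW\oplus mZ$: the factor $m$ stays. Moreover $m$ might grow with $r$. Two things are needed: a bound on $m$ independent of $V$, and a cheaper way to use $m$ labels on $r$ coordinates. The first is the next proposition, proved in Section 4.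

**Proposition C.** There is an $m$ such that for every $G$-representation $V$ with $V^G=0$ there is a $G$-map $S(V)\to E^{*m}$.

The second is a trick with intervals: cut $[0,1]$ once into $m$ pieces of lengths $t_i$, once into $r$ equal pieces, and observe that the common refinement has only $r+m-1$ pieces, not $rm$.

**Proposition D.** Let $V,W$ be $G$-representations, $V^G=0$, with $H$-isovariant maps $\varphi_H:V\to W$ for all $H\in\mathcal H$. With $Z$ as above and $m$ as in Proposition C, for all $r\ge1$ there is a $G$-isovariant map $rV\to(r+m-1)W\oplus mZ$.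

*Proof.* **Step 1. The coefficients.** The purpose is to choose for each coordinate $j$ some labels $i$, continuously in $t$. For $t\in\Delta^{m-1}$ let
$$I_i=(t_1+\dots+t_{i-1},\;t_1+\dots+t_i),\qquad J_j=(\tfrac{j-1}r,\tfrac jr),\qquad\lambda_{ji}(t)=\mathrm{length}(I_i\cap J_j).$$
The $\lambda_{ji}$ are continuous, $\lambda_{ji}\le t_i$, and $\sum_i\lambda_{ji}=\frac1r>0$ for every $j$. For fixed $t$ the nonempty intervals $I_i\cap J_j$ are distinct pieces of the common refinement, which has at most $(r-1)+(m-1)$ interior cut points. So at most $r+m-1$ of the $\lambda_{ji}(t)$ are nonzero. Choose $rm$ vectors $u_{ji}\in\mathbb R^{r+m-1}$, any $r+m-1$ of which are linearly independent (distinct points on the moment curve; note $rm\ge r+m-1$).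

**Step 2. The map.** Since $(rV)^G=0$, Proposition C gives a $G$-map $h:S(rV)\to E^{*m}$, $h(x)=(t_1e_1,\dots,t_me_m)$. For $x=(x_1,\dots,x_r)\in S(rV)$ put
$$\Phi(x)=\Big(\sum_{j,i}\lambda_{ji}(t)\,u_{ji}\otimes\varphi_{e_i}(x_j),\ (t_iz(e_i))_{i=1}^m\Big)\in\mathbb R^{r+m-1}\otimes W\ \oplus\ mZ. \tag{5}$$
Terms with $t_i=0$ vanish since $\lambda_{ji}\le t_i$, so $\Phi$ is well defined. It is continuous because $\varphi_e(x_j)$ and $z(e)$ are bounded by compactness. It is equivariant because $h(gx)=(t_i\,ge_i)$, $\varphi_{ge_i}(gx_j)=g\varphi_{e_i}(x_j)$ and $z(ge)=gz(e)$.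

**Step 3. Isovariance.** We must show $G_{\Phi(x)}\subset G_x$. Let $g\in G_{\Phi(x)}$. From the second component, $g\in G_{e_i}$ whenever $t_i>0$. From the first, $\sum\lambda_{ji}u_{ji}\otimes(g\varphi_{e_i}(x_j)-\varphi_{e_i}(x_j))=0$. The $u_{ji}$ with $\lambda_{ji}>0$ are linearly independent, so $g$ fixes $\varphi_{e_i}(x_j)$ whenever $\lambda_{ji}>0$. For such $(j,i)$ we have $t_i>0$, so $g\in G_{e_i}$, and $G_{e_i}$-isovariance of $\varphi_{e_i}$ gives $gx_j=x_j$. Each $j$ has such an $i$, since $\sum_i\lambda_{ji}>0$. So $gx=x$. Finally take the cone, $\Phi(\rho x)=\rho\Phi(x)$. $\square$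

Theorem 1 is now reduced to Proposition C and to finding $V_0,W_0$ with $\dim W_0<\dim V_0$ that are related by $H$-isovariant maps for each $H\in\mathcal H$.

## 4. A fixed join that receives every representation sphere

For $C_2$ the analogue of Proposition C is false: an antipodal map $S(V)\to S^{m-1}$ exists only for $\dim V\le m$, by Lemma 1.1. So something specific to $SO(3)$ must enter. It is a self-map $f$ of a sphere $S(Y)$, $Y^G=0$, all of whose restrictions $f^K$ to fixed spheres of proper subgroups $K$ have degree $0$.

**Recollections.** A compact smooth $G$-manifold $X$ has a $G$-CW structure, with prescribed closed invariant submanifolds as subcomplexes (Illman, Math. Ann. 262 (1983)). It is built from cells $G/K\times D^j$, $K$ an isotropy group. Let $X_{(K)}$ be the set of points with isotropy conjugate to $K$. A cell of type $G/K$ has dimension at most $\dim X_{(K)}/G$. As $N(K)/K$ acts freely on $X_K=\{x:G_x=K\}$ and $X_{(K)}/G=X_K/(N(K)/K)$, this is at most $\dim X_K-\dim N(K)/K$. A $G$-map $G/K\times S^{j-1}\to Z'$ is the same as a map $S^{j-1}\to(Z')^K$.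 So a $G$-map extends over the cell if $\pi_{j-1}((Z')^K)=0$ (if $j=0$: if $(Z')^K\ne\emptyset$).

Degrees of self-maps of spheres are taken in reduced homology. A constant self-map of $S^0$ has degree $0$, and the self-map of $S^{-1}=\emptyset$ has degree $1$ (as $\tilde H_{-1}(\emptyset)=\mathbb Z$). Since $\tilde H_{a+b+1}(S^a*S^b)\cong\tilde H_a(S^a)\otimes\tilde H_b(S^b)$, degrees multiply under joins. Also $S(V\oplus W)=S(V)*S(W)$ as $G$-spaces.

An even map $f:S^{d-1}\to S^{d-1}$, $f(-x)=f(x)$, with $d$ odd has degree $0$. For $d=1$ it is constant. For $d\ge3$ it factors through $\mathbb{RP}^{d-1}$, and $H_{d-1}(\mathbb{RP}^{d-1};\mathbb Z)=0$.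

*Proof of Proposition C.*

**Step 1. A map $f_2$ on $S(V_2)$ that handles $C_n$, $T$, $O(2)$ and $D_n$ with $n\ge3$.** Realize $V_2$ as the traceless symmetric $3\times3$ matrices, and let $f_2$ be the normalization of $M\mapsto M^2-\frac13\mathrm{tr}(M^2)I$. If this vanishes, $M^2=cI$, so $M$ has eigenvalues $\pm\sqrt c$. Three terms $\pm\sqrt c$ sum to $\mathrm{tr}\,M=0$ only if $c=0$, i.e. $M=0$. So $f_2$ is defined, and it is equivariant and even. By (2), $\dim V_2^K$ is $1+2\lfloor2/n\rfloor$ for $K=C_n$, and $1$ for $K=T,O(2),D_n$ ($n\ge3$). It is odd, so $\deg f_2^K=0$ for these $K$. (For $D_2$ the dimension is $2$, so another map is needed.)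

**Step 2. A map $f_4$ on $S(V_4)$ that handles $D_2$, $A_4$, $S_4$.** We construct a $G$-map $P(V_4)=S(V_4)/\pm\ \to S(V_4)$; its composite with $S(V_4)\to P(V_4)$ is $f_4$, which is then even. For $K\subset G$ let $d_K=\dim V_4^K$, and let $m_\chi$ be the multiplicity of $\chi:K\to\{\pm1\}$ in $V_4|_K$. A line invariant under $K$ carries such a character, so $P(V_4)^K$ is the disjoint union of projective spaces of dimensions $m_\chi-1$. Hence a cell of type $G/K$ has dimension at most $\max_\chi m_\chi-1-\dim N(K)/K$. Since $S(V_4)^K=S^{d_K-1}$ is $(d_K-2)$-connected, a map extends over a $j$-cell of this type if $d_K>0$ and $j\le d_K-1$. So it suffices that for each isotropy group $K$ of $P(V_4)$ and each $\chi$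
$$d_K>0\quad\text{and}\quad m_\chi\le d_K+\dim N(K)/K. \tag{6}$$
For $\chi=1$ we have $m_1=d_K$, so only nontrivial $\chi$ matter for the second condition. Put $A_n=\lfloor4/n\rfloor$ and, for even $n$, $B_n=\#\{1\le k\le4:k\equiv n/2\bmod n\}$. Then $B_2=A_2=2$, $B_4=A_4=1$, $B_6=B_8=1$, $A_6=A_8=0$, and $B_n=0$ for $n\ge10$. So $B_n\le1+A_n$ always. We run through the groups, using (2).

* $C_n$: $d=1+2A_n>0$. A nontrivial $\chi$ exists only for even $n$, and then $m_\chi=2B_n\le2+2A_n=d+1$, while $N(C_n)=O(2)$ for $n\ge2$, so $\dim N(C_n)/C_n=1$.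
* $D_n$: $d=1+A_n>0$. The character $\det$ has $m=A_n$ (one dimension in each $\rho_k$ with $n\mid k$). For $n$ even each of the other two nontrivial characters has $m=B_n\le1+A_n$ (one dimension in each $\rho_k$ with $k\equiv n/2$).
* $T$: $d=1$, no nontrivial $\chi$. $O(2)$: $d=1$, $m_\varepsilon=0$.
* $A_4$ (one identity, three elements of angle $\pi$, eight of angle $\frac{2\pi}3$): $d=\frac1{12}(9+3+0)=1$, and there is no nontrivial $\chi$, as the abelianization is $C_3$.
* $S_4$: $d=\frac1{24}(9+3+6+0+6)=1$. For the sign character, the squares of the rotations by $\frac\pi2$ are the three even elements of angle $\pi$, the other six are odd, and the elements of order $4$ are odd, so $m_{\mathrm{sgn}}=\frac1{24}(9+3-6+0-6)=0$.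
* $A_5$ and $G$ are perfect, so they fix an invariant line pointwise. But $d_{A_5}=b_4=0$ and $d_G=0$. They are not isotropy groups in $P(V_4)$.

So (6) holds and $f_4$ exists. Since $\dim V_4^K=3,1,1$ for $K=D_2,A_4,S_4$ is odd, $\deg f_4^K=0$ for these $K$.

**Step 3. A map $f_6$ on $S(V_6)$ that handles $A_5$.** By (3), $\dim V_6^{A_5}=b_6=\frac1{60}(13+15+20+12)=1$. Let $w$ span it, $|w|=1$. By maximality $G_w=G_{-w}=A_5$. The orbits $Gw$ and $G(-w)$ are distinct. Indeed $gw=-w$ implies $gA_5g^{-1}=A_5$, so $g\in N(A_5)=A_5$ (maximal and not normal in $G$), so $gw=w$, a contradiction. So $f_6(\pm gw)=gw$ defines a $G$-map on $Gw\sqcup G(-w)$. It extends to $S(V_6)$, because cells of type $G/K$ have dimension $\le\dim V_6^K-1$ and $S(V_6^K)$ is $(\dim V_6^K-2)$-connected. The restriction $f_6^{A_5}$ is a constant map of $S^0=\{\pm w\}$, of degree $0$.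

**Step 4. One map with all degrees zero.** Let $Y_1=V_2\oplus V_4\oplus V_6$, $Y=Y_1\oplus Y_1$, $S=S(Y)$ and
$$f=(f_2*f_4*f_6)*\mathrm{id}:S\to S.$$
Every proper closed $K$ is conjugate to a group treated in Step 1, 2 or 3, so one factor of $\deg f^K$ vanishes:
$$\deg f^K=0\quad\text{for every proper closed }K\subset G. \tag{7}$$
Moreover $Y^G=0$, and $\dim Y^K=2\dim Y_1^K$ is even for all $K$. For proper $K$ it is $\ge2$, as $Y_1^H\ne0$ for $H\in\mathcal H$. The summand with the identity map is there only to make dimensions even.

**Step 5. For $H\in\mathcal H$, $f$ is $H$-homotopic to a constant map at some $y_H\in S^H$.** This turns the vanishing of degrees into a homotopy. Choose $y_H\in S^H$. Regard $S$ as a smooth $H$-manifold with an $H$-CW structure. We construct the homotopy by induction over the finitely many $H$-orbit types, larger isotropy first. Let $K$ be an isotropy group of the $H$-space $S$, $\Theta=N_H(K)/K$, $X=S^K$ (a sphere of dimension $s\ge1$), and $X'=\{x\in X:H_x\ne K\}$. As $(H/K)^K=\Theta$, the space $X$ arises from $X'$ by attaching free cells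 $\Theta\times D^j$, one for each cell of type $H/K$ of $S$, and $j\le s-\dim\Theta$. The homotopy is given on $X'$ and must be extended $\Theta$-equivariantly to $X$, with values in $X$. It then extends uniquely to the $H$-translates of $X$, because an element of $H$ carrying a point of isotropy $K$ to another such point lies in $N_H(K)$. Over $\Theta\times D^j$ the problem is an element of $\pi_j(X)=\pi_j(S^s)$, which is zero for $j<s$. So there is an obstruction only if $\Theta$ is finite and $j=s$; it is a class in $H^s_\Theta(X,X';\pi_s(X))$, the cohomology of $\mathrm{Hom}_{\mathbb Z\Theta}(C_*(X,X'),\pi_s(X))$.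

Assume $\Theta$ finite. First, *$X'$ is a finite union of subspheres $S^L$, $L\supsetneq K$.* This is clear for finite $H$. For $H=O(2)$ the groups $K=C_n$ have $N_H(K)=O(2)$ and $\Theta$ infinite. So $K=O(2)$, $T$, or $D_n$, $n\ge1$ ($D_1$ generated by a reflection). The only proper overgroup of $T$ is $O(2)$. A given $D_n$ lies in exactly one $D_m\subset O(2)$ for each multiple $m$ of $n$, and $S^{D_m}=S^{O(2)}$ for $m$ larger than all $k$ with $\rho_k$ in $Y$. So finitely many $S^L$ occur. Second, *each $S^L$ has codimension $\ge2$ in $X$*: it is strictly smaller, since $K$ is an isotropy group, and the dimensions $\dim Y^L$ are even. Hence $\dim X'\le s-2$, and $M_K=X\setminus X'$ is a connected $s$-manifold on which $\Theta$ acts freely.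

An element of $\Theta$ acts on $\pi_s(X)=\mathbb Z$ by the sign with which it acts on the orientation of the sphere $X$, hence on that of its open subset $M_K$. So the coefficients are the orientation system of $M_K/\Theta$, and by Poincaré duality
$$H^s_\Theta(X,X';\pi_s(X))\cong H^s_c(M_K/\Theta;\mathbb Z_{or})\cong H_0(M_K/\Theta)=\mathbb Z.$$
Forgetting $\Theta$ is the pullback to $H^s_c(M_K;\mathbb Z)=H^s(X,X';\mathbb Z)\cong\mathbb Z$. It corresponds to replacing a point by its $|\Theta|$ preimages, so it is multiplication by $\pm|\Theta|$, and is injective. Next, $H^s(X,X')\to H^s(X)$ is injective since $H^{s-1}(X')=0$. By naturality, the image of the obstruction in $H^s(X;\mathbb Z)=\mathbb Z$ is the non-equivariant difference class of $f^K$ and a constant map, that is, $\pm\deg f^K$. This is $0$ by (7), as $K\subset H$ is a proper subgroup of $G$. So the obstruction is zero and the homotopy extends.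

**Step 6. A $G$-map $E*S\to S$.** This absorbs one join factor. Let $h_t$ be an $H$-homotopy from $f$ to the constant $y_H$. The formula $[gH,y,t]\mapsto g\,h_t(g^{-1}y)$ does not change when $g$ is replaced by $gh$ with $h\in H$. At $t=0$ it equals $gf(g^{-1}y)=f(y)$, independent of $gH$; at $t=1$ it equals $gy_H$, independent of $y$. So it is a $G$-map $(G/H)*S\to S$ extending $f$ on $S$. As $E$ is the disjoint union of the $G/H$, these maps fit together along $S$ to a $G$-map $F:E*S\to S$. Inductively,
$$E^{*(k+1)}*S=E*(E^{*k}*S)\to E*S\xrightarrow{\ F\ }S ,$$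
and restricting to $E^{*k}\subset E^{*k}*S$ we get $G$-maps $E^{*k}\to S$ for all $k\ge1$.

**Step 7. Conclusion.** Let $X$ be a compact smooth $G$-manifold without fixed points. By the slice theorem every orbit has an invariant open neighborhood with a $G$-map to $G/G_x$, hence to some $G/H\subset E$, $H\in\mathcal H$. A finite subcover with an invariant partition of unity gives a $G$-map $X\to E^{*k}$ for some $k$. Apply this to $X=S(Y)$; it fixes an $m$ and a $G$-map $S(Y)\to E^{*m}$. For any $V$ with $V^G=0$, apply it to $S(V)$, with some $k$ depending on $V$. The composite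
$$S(V)\to E^{*k}\to S(Y)\to E^{*m}$$
is the required map, and $m$ does not depend on $V$. $\square$

## 5. Trading $V_p$ for $V_{p-1}\oplus V_1$

We look for $V,W$ with $\dim V>\dim W$ that are compatible over each $H\in\mathcal H$. Elements of $S_4$ and $A_5$ are rotations by $\theta=2\pi l/n$ with $n\le5$. If $p\equiv\pm1$ mod $n$ for $n=2,3,4,5$, then on these groups
$$\chi_p-\chi_{p-1}=2\cos p\theta=2\cos\theta=\chi_1-1,\qquad\text{so}\qquad V_p\oplus1\cong V_{p-1}\oplus V_1. \tag{8}$$
So over $S_4$ and $A_5$ a copy of $V_p$ has room for the nontrivial part of $V_{p-1}\oplus V_1$, which has one dimension more. Try, with $n$ numbers $p_j$ as above, pairwise coprime and $>1$,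
$$V=sV_1\oplus\bigoplus_{j=1}^nV_{p_j-1},\qquad W=\bigoplus_{j=1}^nV_{p_j},\qquad\dim V-\dim W=3s-2n.$$
For $S_4,A_5$ it is enough that $s\le n$. Over $O(2)$, (2) gives $V=s\varepsilon\oplus s\rho_1\oplus\mathbb R^n\oplus C$ and $W=n\varepsilon\oplus\bigoplus_j\rho_{p_j}\oplus C$ with $C=\bigoplus_j\bigoplus_{k<p_j}\rho_k$. So it is enough to find an isovariant map $s\rho_1\to(n-s)\varepsilon\oplus\bigoplus_{j=1}^n\rho_{p_j}$.

The tempting choice $s=n$ fails here, already for $T$. After normalizing lengths we would have a $T$-map $S(s\rho_1)\to S(\bigoplus_{j=1}^s\rho_{p_j})$. Such $T$-maps are sections of a bundle over $\mathbb{CP}^{s-1}$, of dimension $2s-2$, with $(2s-2)$-connected fiber $S^{2s-1}$. So any two are homotopic, and all have the degree $\prod p_j$ of the normalized map $(z_j)\mapsto(z_j^{p_j})$. Hence the map is onto and hits points of $\rho_{p_1}$, where $C_{p_1}\ne1$ is in the isotropy group; but $T$ acts freely on $S(s\rho_1)$. So we want $s<n$ and $3s>2n$. The values $s=1,2$ allow no such $n$, and the first solution is $s=3$, $n=4$. Then one copy of $\varepsilon$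 is left over. The following is proved in Section 6.

**Proposition A.** Let $p_1,\dots,p_4>1$ be odd and pairwise coprime. There is an $O(2)$-isovariant map $\psi:3\rho_1\to W:=\varepsilon\oplus\rho_{p_1}\oplus\dots\oplus\rho_{p_4}$.

Now let $\{p_1,\dots,p_4\}=\{11,19,29,31\}$ and
$$V_0=3V_1\oplus\bigoplus_{j=1}^4V_{p_j-1},\qquad W_0=\bigoplus_{j=1}^4V_{p_j}.$$
The $p_j$ are distinct primes with sum $90$, so $\dim V_0=9+\sum(2p_j-1)=185$ and $\dim W_0=\sum(2p_j+1)=184$; also $V_0^G=W_0^G=0$. Modulo $3$ they are $-1,1,-1,1$; modulo $4$ they are $-1,-1,1,-1$; modulo $5$ they are $1,-1,-1,1$; and they are odd. So (8) applies.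

**Proposition B.** For each $H\in\mathcal H$ there is an $H$-isovariant map $\varphi_H:V_0\to W_0$.

*Proof.* $H=O(2)$. As the $p_j$ are odd, (2) gives $V_0=3\varepsilon\oplus3\rho_1\oplus\mathbb R^4\oplus C$ and $W_0=4\varepsilon\oplus\bigoplus_j\rho_{p_j}\oplus C$ with $\mathbb R^4$ trivial. Take the direct sum of the inclusion $3\varepsilon\subset4\varepsilon$, the map $\psi$ of Proposition A (using the remaining $\varepsilon$), and $\mathrm{id}_C$, and forget $\mathbb R^4$. By the facts of Section 1 this is isovariant.

$H=S_4$ or $A_5$. The representation $V_1|_H$ is irreducible and nontrivial, so by (8) $V_{p_j-1}|_H$ contains the trivial representation, and $V_{p_j}|_H\cong V_1\oplus(V_{p_j-1}\ominus1)$. Hence $W_0|_H\cong4V_1\oplus\bigoplus_j(V_{p_j-1}\ominus1)$. Forgetting the four trivial lines and including $3V_1\subset4V_1$ gives a linear $H$-map $V_0\to W_0$ whose kernel is a trivial representation; it is isovariant. $\square$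

Every proper closed subgroup lies in some $G_e$, $e\in E$, and $\varphi_e$ is $G_e$-isovariant. So no test on proper subgroups can exclude an isovariant map $V_0\to W_0$. This is exactly where the approach of Section 2 ends.

## 6. An $O(2)$-isovariant map $3\rho_1\to\varepsilon\oplus\rho_{p_1}\oplus\dots\oplus\rho_{p_4}$

One copy of $\rho_1$ is easy: $z\mapsto(z^{p},z^{q})$ into $\rho_p\oplus\rho_q$ is isovariant for coprime $p,q$. For $z\neq 0$ the isotropy group of $z$ is generated by one reflection, and no nontrivial rotation fixes the image. Three copies treated separately would need six representations $\rho_{p_j}$, and we have only four and one $\varepsilon$. So the map must be built by obstruction theory, in two parts: near the points with nontrivial isotropy by hand, on the free part by extension. We shall meet one obstruction, in a cyclic group. It need not vanish for the first choice; the way out is that the choice near the non-free points can be twisted by an integer $k$, and this shifts the obstruction by $k$ times a *generator*.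

Write $W=\mathbb R\oplus\mathbb C^4\ni(e,w)$, $e^{i\alpha}\cdot w=(e^{ip_j\alpha}w_j)_j$, $P=\mathrm{diag}(p_1,\dots,p_4)$. The reflection $\tau$ acts by $(e,w)\mapsto(-e,\bar w)$, and $e^{i\pi}$ by $(e,w)\mapsto(e,-w)$, since the $p_j$ are odd.

### 6.1 The free part of the target

**Step 1. Which points of $W$ have trivial isotropy.** Let
$$\Lambda=\{(e,w):\text{at most one }w_j\ne0\},\qquad M=\{(0,e^{i\alpha}\cdot u):u\in\mathbb R^4\text{ with at least two nonzero coordinates}\}.$$
If $w_j,w_l\ne0$ with $j\ne l$, no nontrivial rotation fixes $(e,w)$, as $\gcd(p_j,p_l)=1$. If at most one $w_j\ne0$, some nontrivial rotation does, as $p_j>1$. Since $e^{i\alpha}\tau e^{-i\alpha}=e^{2i\alpha}\tau$, every reflection is conjugate to $\tau$ by a rotation, and $W^\tau=0\oplus\mathbb R^4$. So a point outside $\Lambda$ is fixed by a reflection iff it lies in $M$. With $\Sigma=\Lambda\cup M$, the set $W_{free}:=W\setminus\Sigma$ is the set of points with trivial isotropy.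

**Step 2. $M$ is a connected closed embedded $5$-dimensional submanifold of $W\setminus\Lambda$.** This makes $W_{free}$ accessible to transversality. Consider $(\alpha,u)\mapsto(0,e^{i\alpha}\cdot u)$ from $T\times_{\pm1}(\mathbb R^4\setminus\text{axes})$ to $W\setminus\Lambda$, where $(\alpha,u)\sim(\alpha+\pi,-u)$. It is proper, as $|w_j|=|u_j|$. It is injective: if $e^{i\beta}\cdot u=u'$ with $u,u'$ real, then $e^{ip_j\beta}\in\mathbb R$ for two coprime $p_j$, so $\beta\in\pi\mathbb Z$ and $u'=\pm u$. It is an immersion: $i\dot\alpha Pu+\dot u=0$ forces $\dot\alpha=0$ and $\dot u=0$. The source is connected, because the axes have codimension $3$ in $\mathbb R^4$. In particular $\Sigma$ is closed in $W$.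

**Step 3. $W_{free}$ is $2$-connected, and $\Pi:=\pi_3(W_{free})$ is cyclic.** For $i\le4$ a map $S^i\to W\setminus\Lambda$ extends to $D^{i+1}\to W$. After a perturbation rel boundary this is transverse to the four $3$-dimensional linear subspaces forming $\Lambda$, hence misses them, as $i+1+3<9$. So $W\setminus\Lambda$ is $4$-connected. As $M$ has codimension $4$, discs of dimension $\le3$ in $W\setminus\Lambda$ with boundary in $W_{free}$ can be pushed off $M$ rel boundary. So $(W\setminus\Lambda,W_{free})$ is $3$-connected and $W_{free}$ is $2$-connected. By Hurewicz, the exact sequence, excision and the Thom isomorphism,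
$$\Pi\cong H_3(W_{free})\cong H_4(W\setminus\Lambda,W_{free})\cong H_0(M;or(\nu_M)). \tag{9}$$
As $M$ is connected, $\Pi$ is cyclic, generated by the boundary sphere of any small normal $4$-disc of $M$. Base points do not matter, as $W_{free}$ is simply connected.

### 6.2 The source sphere $S^5=S(3\rho_1)\subset\mathbb C^3$

**Step 4. Coordinates by $(a,b)$.** The purpose is to describe the non-free points and the complement. $T$ acts freely on $S^5$. A point has nontrivial isotropy iff it lies in $A=T\cdot S(\mathbb R^3)$, and then the isotropy group is generated by one reflection. Let $q(v)=\sum v_j^2$; $q(e^{i\alpha}v)=e^{2i\alpha}q(v)$ and $q(\tau v)=\overline{q(v)}$. If $q(v)\ne0$, rotate $q(v)$ into $\mathbb R_{>0}$. Writing the rotated vector as $x+iy$, positivity of $q=|x|^2-|y|^2+2i\,x\cdot y$ means $x\perp y$, $|y|<|x|$. With $a=x/|x|$, $b=y/|x|$,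
$$v=e^{i\alpha}\frac{a+ib}{|a+ib|},\qquad|a|=1,\ a\perp b,\ |b|<1,\qquad |q(v)|=\frac{1-|b|^2}{1+|b|^2},$$
uniquely up to $(\alpha,a,b)\sim(\alpha+\pi,-a,-b)$. So with $\Gamma=\{1,e^{i\pi},\tau,e^{i\pi}\tau\}$,
$$\{q\ne0\}=O(2)\times_\Gamma\{(a,b)\in TS^2:|b|<1\},\qquad e^{i\pi}(a,b)=(-a,-b),\quad\tau(a,b)=(a,-b),$$
and $A=\{b=0\}$. An $O(2)$-map on $\{q\ne0\}$ is the same as a $\Gamma$-map in the variables $(a,b)$.

For $0<\delta<1$ let $Q_\delta=\{|q|\le(1-\delta^2)/(1+\delta^2)\}$, that is, "$|b|\ge\delta$ or $q=0$". It is a compact free $O(2)$-manifold with boundary. It is homotopy equivalent to $S^5\setminus A$, hence connected, as $A$ has codimension $2$. So $B_\delta=Q_\delta/O(2)$ is a compact connected $4$-manifold with nonempty boundary.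

### 6.3 Maps near $A$, and the twist

Let $L:\mathbb R^3\to\mathbb R^4$, $L(x,y,z)=(x,y,z,x+y+z)$. A nonzero vector in its image has at least two nonzero coordinates: if only one of $x,y,z$ is nonzero, then $x+y+z\ne0$. For $a\in S^2$ let $N_a=\mathbb R\oplus(PLa)^\perp\subset\mathbb R\oplus\mathbb R^4$, of dimension $4$. We shall send $(a,0)$ to $(0,La)\in M$ and $b$ to a normal direction of $M$: the tangent space of $M$ at $(0,La)$ is $0\oplus(\mathbb R^4+\mathbb R\,iPLa)$, and $(e,n)\mapsto(e,in)$ embeds $N_a$ as a complement.

**Lemma 6.1.** There is $\eta>0$ such that for $u\in L(S^2)$, $n\perp Pu$ in $\mathbb R^4$, $e\in\mathbb R$, $0<|(e,n)|\le\eta$, we have $(e,u+in)\in W_{free}$.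

*Proof.* Otherwise there are nonzero $(e_\nu,n_\nu)\to0$ and $u_\nu\to u\in L(S^2)$ with $n_\nu\perp Pu_\nu$ and $(e_\nu,u_\nu+in_\nu)\in\Sigma$. As $u$ has two nonzero coordinates, these points eventually lie outside $\Lambda$, so in $M$. So $e_\nu=0$, $n_\nu\ne0$, and $e^{i\alpha_\nu}\cdot(u_\nu+in_\nu)\in\mathbb R^4$ for some $\alpha_\nu$. Pass to a subsequence with $\alpha_\nu\to\alpha$. In the limit $e^{ip_j\alpha}u_j\in\mathbb R$, with two of the $u_j$ nonzero, so $\alpha\in\pi\mathbb Z$. Since $e^{i\pi}$ acts as $-1$ on $\mathbb C^4$, we may assume $\alpha_\nu\to0$. Taking imaginary parts, $(n_\nu)_j=-\tan(p_j\alpha_\nu)(u_\nu)_j$, and $n_\nu\perp Pu_\nu$ gives $\sum_jp_j(u_\nu)_j^2\tan(p_j\alpha_\nu)=0$. For small $\alpha_\nu\ne0$ all the tangents have the sign of $\alpha_\nu$, and the sum is nonzero. So $\alpha_\nu=0$ and $n_\nu=0$, a contradiction. $\square$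

**Step 5. Isometric families give isovariant maps near $A$.** Suppose $\sigma$ assigns continuously to $a\in S^2$ a linear map $\sigma_a=(\hat e_a,\hat g_a):T_aS^2\to N_a$ with
$$\hat e_{-a}=-\hat e_a,\qquad\hat g_{-a}=\hat g_a \tag{10}$$
(note $T_{-a}S^2=T_aS^2$ and $N_{-a}=N_a$). Put
$$f_\sigma(a,b)=(\hat e_a(b),\ La+i\hat g_a(b)).$$
This is $\Gamma$-equivariant: $f_\sigma(-a,-b)=(\hat e_a(b),-La-i\hat g_a(b))=e^{i\pi}f_\sigma(a,b)$ and $f_\sigma(a,-b)=(-\hat e_a(b),La-i\hat g_a(b))=\tau f_\sigma(a,b)$. So it defines an $O(2)$-map on $\{q\ne0\}$. If all $\sigma_a$ are isometric embeddings, $f_\sigma$ is isovariant for $|b|\le\eta$. For $b\ne0$ both isotropy groups are trivial, by Lemma 6.1. For $b=0$ both are $\langle\tau\rangle$, because $La$ is real with two nonzero coordinates.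

Isometric $\sigma$ with (10) are sections over $\mathbb{RP}^2$ of a bundle with fiber $V_2(\mathbb R^4)\cong S^3\times S^2$, which is $1$-connected. So they exist, with arbitrary prescription over a closed disc. Choose a closed smooth disc $D\subset S^2$ with $D\cap(-D)=\emptyset$, a smooth orthonormal frame of $TS^2|_D$ (coordinates $b_1,b_2$), and a smooth orthonormal frame $(n_0,n_1,n_2,n_3)$ of the bundle $N|_D$. Choose an isometric $\sigma$ with (10) and $\sigma_a(b)=b_1n_0+b_2n_1$ for $a\in D$.

**Step 6. The twist by an integer $k$.** We modify $\sigma$ over $D$ so as to change the eventual obstruction by a controlled amount. Choose a continuous $Y:D\times[0,1]\to\{y\in\mathbb R^3=\langle n_1,n_2,n_3\rangle:|y|\le1\}$ with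

* $|Y|=1$ on the boundary of $D\times[0,1]$;
* $Y=n_1$ on $D\times1$ and on $\partial D\times[0,1]$;
* $Y(\cdot,0):D/\partial D\to S^2$ of degree $k$;
* $Y$ smooth near its zeros, which are regular and interior.

It exists. Extend the boundary map conically over the ball $D\times[0,1]$ to $Y_0$. Let $Y_1$ be a smooth map on the interior with $|Y_1-Y_0|<\frac18$ and regular value $0$. Use $\mu Y_1+(1-\mu)Y_0$ with a cutoff function $\mu$ that is $1$ on a neighborhood of $\{|Y_0|\le\frac12\}$ and $0$ on $\{|Y_0|\ge\frac34\}$. This has norm $\le1$ and no zeros where $|Y_0|\ge\frac12$. The signed number of zeros is the degree of the boundary map, i.e. $\pm k$ with a sign independent of $k$.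

Fix $\delta$ with $2\delta\le\eta$ and $2\delta<1$. For $|b|\le2\delta$ define $f'=f_\sigma$ if $a\notin\pm D$, and for $a\in D$
$$f'(a,b)=f_{\sigma^t}(a,b),\qquad\sigma^t_a(b)=b_1n_0+b_2Y(a,t),\qquad t=\begin{cases}0&|b|\le\delta,\\|b|/\delta-1&\delta\le|b|\le2\delta.\end{cases} \tag{11}$$
Over $-D$ extend by (10). As $t$ depends only on $|b|$, this is $\Gamma$-equivariant. As $Y=n_1$ on $\partial D\times[0,1]$, it is continuous, and as $Y=n_1$ on $D\times1$, $f'=f_\sigma$ on $|b|=2\delta$. Since $|Y|\le1$ and $Y\perp n_0$, we have $|\sigma^t_a(b)|\le|b|\le\eta$. For $|b|\le\delta$ the maps $\sigma_a^0$ are isometric, so $f'$ is isovariant there by Step 5. On the collar $\delta\le|b|\le2\delta$, Lemma 6.1 shows that $f'$ takes values in $W_{free}$ except where $b_1n_0+b_2Y(a,t)=0$. For $a\in D$ this means $b_1=0$ and $Y(a,t)=0$ (as $b\ne0$). We call these points, and those in their orbits, *bad*.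

### 6.4 The obstruction on the free part

**Step 7. Set-up.** $O(2)$-maps from an invariant piece of $Q_\delta$ to $W_{free}$ are sections, over the corresponding piece of $B_\delta$, of a bundle with $2$-connected fiber $W_{free}$. Let $\{\Pi\}$ be the local system of its groups $\pi_3$. Recall: a section over $\partial B_\delta$ extends over the $3$-skeleton. A section on the $3$-skeleton has an obstruction cocycle, with class in $H^4(B_\delta,\partial B_\delta;\{\Pi\})$. If the class is $0$, the section can be changed on the $3$-cells outside $\partial B_\delta$, rel the $2$-skeleton, so that it extends over $B_\delta$; on $\partial B_\delta$ it is unchanged.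

We need a chart containing the bad points. Let
$$\Omega=\{(a,b):a\in\operatorname{int}D,\ b_2>0,\ \delta<|b|<2\delta\}.$$
The nontrivial elements of $\Gamma$ move $\Omega$ off itself: $e^{i\pi}$ and $e^{i\pi}\tau$ send $a$ to $-a\notin D$, and $\tau$ sends $b$ to $-b$. So $\Omega$ embeds as an open contractible subset of the interior of $B_\delta\setminus B_{2\delta}$. Over it the section given by an $O(2)$-map is just the restriction of the map to $\Omega$, which identifies the fibers with $W_{free}$. Orient $\Omega$. Each bad orbit has exactly one representative in $\Omega$, namely $(a_z,(0,\delta(1+t_z)))$ for a zero $z=(a_z,t_z)$ of $Y$.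

**Step 8. Coordinates of $W$ near $(0,La_0)$, $a_0\in\operatorname{int}D$.** These compute classes in $\Pi$. The map $(s,u,n,e)\mapsto(e,e^{isP}(u+in))$, for $u\in\mathbb R^4$ near $La_0$ and $n\perp Pu$, has at $(0,La_0,0,0)$ the differential $(\dot e,\ \dot u+i(\dot s\,Pu+\dot n))$ with $\dot n\perp Pu$. This is an isomorphism, so the map is a local diffeomorphism. The set $\{n=0,e=0\}$ is a $5$-dimensional submanifold contained in the embedded $5$-manifold $M$, so it equals $M$ locally. Let $a(u)=(u_1,u_2,u_3)/|(u_1,u_2,u_3)|$, so $a(La)=a$ for $a\in S^2$, and let $\tilde n_j(u)$ be the orthogonal projection of $n_j(a(u))$ to $\mathbb R\oplus(Pu)^\perp$. Then $\tilde n_j(La)=n_j(a)$, and near $La_0$ the $\tilde n_j(u)$ form a frame. Writing $(e,n)=\sum y_j\tilde n_j(u)$ we get coordinates $(s,u,y)$ near $(0,La_0)$ in which $M=\{y=0\}$.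

For $a\in D$ consider the disc $y\mapsto(e,La+in)$, $(e,n)=\sum y_jn_j(a)$, $|y|\le\kappa$, with $\kappa\le\eta$. By Lemma 6.1 it meets $\Sigma$ only at $y=0$. The boundary spheres form a continuous family over the connected $D$ and over $0<\kappa\le\eta$, so they define one element $g_0\in\Pi$. *It generates $\Pi$*: for $a_0\in\operatorname{int}D$ and a product neighborhood $U$ in the coordinates $(s,u,y)$, the disc at $a_0$ is the fiber $s=0$, $u=La_0$, and it generates $H_4(U,U\setminus M)\cong H_0(U\cap M;or(\nu_M))$. This maps onto $H_0(M;or(\nu_M))$, as $M$ is connected; now use (9).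

**Step 9. A generator $\omega$ of the obstruction group.** For a closed $4$-ball $\beta\subset\Omega$ let $\omega$ be the image of $g_0$ under
$$\Pi=H^4(B_\delta,B_\delta\setminus\operatorname{int}\beta;\{\Pi\})\to H^4(B_\delta,\partial B_\delta;\{\Pi\}),$$
where the identification uses excision, the orientation and the slice $\Omega$. Since $\Omega$ is an open cell, two balls lie in a common larger one, so $\omega$ does not depend on $\beta$. The map is onto. Indeed the next term in the exact sequence of the triple is, by Lefschetz duality,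
$$H^4(B_\delta\setminus\operatorname{int}\beta,\partial B_\delta;\{\Pi\})\cong H_0(B_\delta\setminus\operatorname{int}\beta,\partial\beta;\{\Pi\}\otimes or)=0,$$
because $B_\delta\setminus\operatorname{int}\beta$ is connected and $\partial\beta\ne\emptyset$. As $g_0$ generates $\Pi$, $\omega$ generates $H^4(B_\delta,\partial B_\delta;\{\Pi\})$.

**Step 10. The obstruction class of $f'$.** Fix, once and for all and independently of $k$, a smooth triangulation of $B_{2\delta}$ and an extension of the section $f_\sigma|_{\partial B_{2\delta}}$ (it lies in $W_{free}$, as $2\delta\le\eta$) over $\partial B_{2\delta}\cup B_{2\delta}^{(3)}$. Its obstruction cocycle, extended by zero, defines a class $\bar o\in H^4(B_\delta,\partial B_\delta;\{\Pi\})$ independent of $k$. This is the point where the direct approach stops: we do not know whether $\bar o=0$.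

For given $k$ choose small disjoint closed $4$-balls $\beta_z\subset\Omega$ around the bad points. Extend the triangulation of $\partial B_{2\delta}$ to one of $C'=\overline{B_\delta\setminus B_{2\delta}}\setminus\bigcup\operatorname{int}\beta_z$, with its boundary components as subcomplexes, and add each $\beta_z$ as one $4$-cell. On the $3$-skeleton of $B_\delta$ and on $\partial B_\delta$ take the section given by $f'$ over $C'$ and by the fixed extension over $B_{2\delta}^{(3)}$; they agree on $\partial B_{2\delta}$, where $f'=f_\sigma$. Its obstruction cocycle vanishes on $4$-cells in $C'$, where $f'$ is a section. It is the fixed cocycle on $B_{2\delta}$, and it is $[f'|_{\partial\beta_z}]\in\Pi$ on $\beta_z$. So its class is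
$$o'=\bar o+\sum_z\ell_z,\qquad\ell_z\text{ represented by }[f'|_{\partial\beta_z}]\text{ on }\beta_z.$$

**Step 11. The local classes add up to $\pm k\,\omega$.** Use the coordinates of Step 8 at $a_0=a_z$. By (11), near the bad point $f'$ is given by
$$s=0,\qquad u=La,\qquad y=(b_1,\ b_2Y(a,t)),\qquad t=|b|/\delta-1,$$
and near $(0,La_z)$ we have $W_{free}=\{y\ne0\}$. So $[f'|_{\partial\beta_z}]=d_z\,g_0$, where $d_z$ is the local degree of $(a,b)\mapsto(b_1,b_2Y(a,t))$ at the bad point. As $b_2>0$ on $\Omega$, also $(b_1,t,a)$ are coordinates on $\Omega$. In them the differential at the zero is $(db_1,\ b_2\,dY)$ modulo terms that vanish with $Y$. So the zero is regular, and $d_z$ is the sign of $\det dY(a_z,t_z)$ up to a sign common to all $z$ and $k$. By Step 6, $\sum_zd_z=\pm k$ with a sign independent of $k$. So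
$$o'=\bar o\pm k\,\omega.$$

**Step 12. Conclusion.** Since $\omega$ generates the group, some $k$ gives $o'=0$. For this $k$ the section over $\partial B_\delta$ extends over $B_\delta$: $f'|_{|b|\le\delta}$ extends to an $O(2)$-map $f':S^5\to W$ with $f'(Q_\delta)\subset W_{free}$. On $Q_\delta$ both isotropy groups are trivial. For $|b|\le\delta$ the map is isovariant by Step 6. So $f'$ is isovariant on $S^5$, and its cone $\psi(\rho v)=\rho f'(v)$ is isovariant on $3\rho_1$. This proves Proposition A. $\square$

## 7. Proofs of Theorems 1 and 2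

**Proof of Theorem 1.** Apply Proposition D to $V_0,W_0$ with the maps $\varphi_H$ of Proposition B, and $Z=V_2\oplus V_4\oplus V_6$. For every $r\ge1$ we get a $G$-isovariant map $rV_0\to(r+m-1)W_0\oplus mZ$. No representation involved has nonzero fixed vectors, so (1) would say $185r\le184(r+m-1)+27m$, that is, $r\le184(m-1)+27m$. This is false for larger $r$. $\square$

**Proof of Theorem 2 (a), (b).** Let $\widetilde G\to SO(3)$ be a surjective homomorphism of compact Lie groups. View $SO(3)$-representations as $\widetilde G$-representations. Isotropy groups for $\widetilde G$ are preimages of those for $SO(3)$, so $SO(3)$-isovariant maps are $\widetilde G$-isovariant, and the fixed spaces are the same. For the maps of Theorem 1 the two sides of (1) differ by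
$$185r-184(r+m-1)-27m=r-184(m-1)-27m,$$
which is unbounded in $r$. If $\widetilde G$ is compact connected and its Lie algebra has an ideal $\mathfrak s\cong\mathfrak{su}(2)$, then $\widetilde G$ acts on $\mathfrak s$ by $\mathrm{Ad}$, preserving the Killing form of $\mathfrak s$. The image is a compact connected subgroup of $SO(\mathfrak s)\cong SO(3)$ whose Lie algebra contains $\mathrm{ad}(\mathfrak s)\cong\mathfrak{so}(3)$, so it is all of $SO(3)$. This covers $SU(2)$, $U(2)$ and $SO(4)$. Finally $O(3)=SO(3)\times\{\pm1\}$ has $SO(3)$ as a quotient.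

**Proof of (d).** Normalizing shows that in the definition of $c$ we may assume $V^G=W^G=0$; for $V=0$ nothing is required. A normalized $G$-isovariant map with $V\ne0$ is $H$-isovariant for all $H\in\mathcal H$, so $\dim W/\dim V$ is at least the infimum; hence $c\ge\inf$. Conversely, let $(V,W)$ be a pair as in (d). By Proposition D, for every $r$,
$$c\le\frac{(r+m-1)\dim W+27m}{r\dim V}\ \longrightarrow\ \frac{\dim W}{\dim V}\qquad(r\to\infty).$$

**Proof of (c).** The lower bound is Proposition 2.1. The upper bound follows from (d) applied to the pair $(V_0,W_0)$, by Proposition B. $\square$
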